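# Neighborhoods versus bounded sets in the diametral dimension: $\Delta(E)=\Delta_b(E)$ for metrizable Schwartz spaces

## 1. Normed spaces, where a neighborhood is itself bounded

Take a normed space $E$ and ask how well its unit ball can be approximated by finite-dimensional subspaces. The ball plays two roles here: it is a neighborhood of $0$, and it is a bounded set. In a general locally convex space these two roles separate, and each gives its own sequence space. The question of this lecture is whether the two sequence spaces agree. We first set up the language, then settle the normed case in a few lines.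

Let $E$ be a locally convex space, $\mathcal V(E)$ a basis of $0$-neighborhoods, $\mathcal B(E)$ the set of bounded subsets, and $\mathcal L_n(E)$ the set of linear subspaces of dimension at most $n$. We write $\mathbb N=\{1,2,\dots\}$ and $\mathbb N_0=\mathbb N\cup\{0\}$.

**Definition (Kolmogorov diameters).** For $U,V\subset E$,
$$\delta_n(U,V)=\inf\{\delta>0:\ \exists F\in\mathcal L_n(E)\ \text{such that}\ U\subset\delta V+F\},\qquad \inf\emptyset=\infty .$$

**Definition (diametral dimension and its bounded variant).**
$$\Delta(E)=\{\xi\in\mathbb C^{\mathbb N_0}:\ \forall V\in\mathcal V(E)\ \exists U\in\mathcal V(E),\ U\subset V,\ (\xi_n\delta_n(U,V))_n\in c_0\},$$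
$$\Delta_b(E)=\{\xi\in\mathbb C^{\mathbb N_0}:\ \forall V\in\mathcal V(E)\ \forall B\in\mathcal B(E):\ (\xi_n\delta_n(B,V))_n\in c_0\}.$$
The second set is Terzioglu's variant.

The diameter is monotone: if $U'\subset U$ and $V\subset V'$, then $\delta_n(U',V')\le\delta_n(U,V)$. Consequently neither set depends on the basis. For $\Delta$: given $V_1$ in one basis, pick $V_2\subset V_1$ in the other basis, then a good $U_2\subset V_2$ in that other basis, then $U_1\subset U_2$ in the first basis; monotonicity gives $\delta_n(U_1,V_1)\le\delta_n(U_2,V_2)$. For $\Delta_b$: given $V_1$, pick $V_2\subset V_1$ in the other basis, and $\delta_n(B,V_1)\le\delta_n(B,V_2)$. A *disc* is an absolutely convex set. From now on **all members of $\mathcal V(E)$ are discs.**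

We use the following without comment. For a disc $V$ and $s,t\ge0$ we have $sV+tV=(s+t)V$. The number $\delta_n(U,V)$ decreases as $n$ grows, since $\mathcal L_n(E)\subset\mathcal L_{n+1}(E)$. If $U\subset V$, then $\delta_n(U,V)\le1$. For $\rho>0$, $\delta_n(\rho U,V)=\rho\,\delta_n(U,V)$. If $V$ is a disc and $\delta>\delta_n(U,V)$, then some $F\in\mathcal L_n(E)$ satisfies $U\subset\delta V+F$. If $B$ is bounded and $V$ is a $0$-neighborhood, then $B\subset\rho V$ for some $\rho>0$, so $\delta_n(B,V)\le\rho<\infty$.

**Proposition 1.** If $E$ is a normed space, then $\Delta(E)=\Delta_b(E)$. If moreover $\dim E=\infty$, both sets equal $c_0$.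

One inclusion has nothing to do with norms, so we isolate it.

**Proposition 2.** For every locally convex space $E$, $c_0\subset\Delta(E)\subset\Delta_b(E)$.

*Proof.* If $\xi\in c_0$, take $U=V$ and use $\delta_n(V,V)\le1$. Now let $\xi\in\Delta(E)$, $V\in\mathcal V(E)$, $B\in\mathcal B(E)$. Pick $U\in\mathcal V(E)$ with $\xi_n\delta_n(U,V)\to0$, and $\rho>0$ with $B\subset\rho U$. Then $\delta_n(B,V)\le\rho\,\delta_n(U,V)$, so $\xi_n\delta_n(B,V)\to0$. $\square$

*Proof of Proposition 1.* Let $\mathcal V(E)$ consist of the positive multiples of the unit ball. Let $\xi\in\Delta_b(E)$ and $V\in\mathcal V(E)$. Since $V$ is bounded, we may take $B=V$ in the definition of $\Delta_b$, which gives $\xi_n\delta_n(V,V)\to0$. So $U=V$ works in the definition of $\Delta$, and $\xi\in\Delta(E)$.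

Let $\dim E=\infty$. We claim $\delta_n(V,V)=1$ for all $n$. Suppose $V\subset\delta V+F$ with $\delta<1$ and $\dim F\le n$. Insert this inclusion into itself:
$$V\subset\delta(\delta V+F)+F=\delta^2V+F,$$
and so on, so $V\subset\delta^jV+F$ for every $j$. Hence every point of $V$ lies in the closure of $F$, which is $F$. Then $E=F$, a contradiction. So $\xi\in\Delta_b(E)$ forces $\xi_n=\xi_n\delta_n(V,V)\to0$, and $\Delta(E)=\Delta_b(E)=c_0$ by Proposition 2. $\square$

Notice that inserting the inclusion into itself did not enlarge $F$; we shall meet this again.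

What changes in general? The proof used a bounded $0$-neighborhood, and by Kolmogorov's criterion a Hausdorff locally convex space with one is normable. Without it, the missing inclusion $\Delta_b(E)\subset\Delta(E)$ reads as follows. Suppose $\xi\notin\Delta(E)$: there is a $V$ such that *every* $U\subset V$ fails. We must produce *one* bounded set $B$ that fails, although $B$ must be absorbed by every one of these $U$. For Fréchet–Montel spaces that are not Schwartz this is known to be impossible: there $\Delta(E)=c_0\subsetneq\Delta_b(E)$ (we shall prove this in Section 7). The problem, taken from the publication with doi:10.7169/facm/1594, is stated as open even for Fréchet–Schwartz spaces: *is $\Delta(E)=\Delta_b(E)$ for every Fréchet–Schwartz space $E$?* The answer is yes.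

## 2. Precompactness, Schwartz spaces, and the statements

**Definition (precompactness, Schwartz spaces).** A set $A$ is *precompact with respect to $V$* if for every $\eta>0$ there is a finite $C\subset E$ with $A\subset C+\eta V$. It is *precompact* if this holds for every $V\in\mathcal V(E)$. The space $E$ is *Schwartz* if every $V\in\mathcal V(E)$ admits $U\in\mathcal V(E)$ precompact with respect to $V$.

Subsets of sets precompact with respect to $V$ are precompact with respect to $V$, so we may shrink $U$ and assume $U\subset V$. Also, if $V$ is a disc, one may take $C\subset A$: cover $A\subset C'+\frac\eta2V$, discard those $c\in C'$ for which $A\cap(c+\frac\eta2V)$ is empty, and replace each remaining $c$ by a point $a_c$ of this piece. If $x\in A$ lies in $c+\frac\eta2V$, then $x-a_c\in\frac\eta2V+\frac\eta2V=\eta V$.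

Precompactness can be read off the diameters.

**Lemma 1.** Let $V$ be a disc $0$-neighborhood and $A\subset rV$ for some $r>0$. Then $A$ is precompact with respect to $V$ if and only if $\delta_n(A,V)\to0$.

*Proof.* If $A\subset C+\eta V$ with $C$ finite, then $A\subset\eta V+\operatorname{span}C$, so $\delta_n(A,V)\le\eta$ for $n\ge|C|$. Conversely, let $\delta_n(A,V)\to0$ and $\eta>0$. There is a finite-dimensional $F$ with $A\subset\eta V+F$. Write $a\in A$ as $a=\eta v+f$; then $f=a-\eta v\in rV+\eta V=(r+\eta)V$. Hence
$$A\subset\eta V+\bigl(F\cap(r+\eta)V\bigr).$$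
The set $F\cap(r+\eta)V$ is bounded in the finite-dimensional space $F$ for the gauge of $V$, a seminorm, so it is totally bounded for it (pass to the quotient of $F$ by the kernel of the seminorm, a finite-dimensional normed space). So $F\cap(r+\eta)V\subset C+\eta V$ for some finite $C$, and $A\subset C+2\eta V$. $\square$

For example, an infinite-dimensional normed space is not Schwartz: there $\delta_n(\varepsilon V,V)=\varepsilon$ for all $n$ by the proof of Proposition 1, so no multiple of the ball $V$ is precompact with respect to $V$. Section 3 gives two Schwartz spaces.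

The proof needs two auxiliary sets. One weakens "tends to $0$" to "is bounded" in $\Delta$; the other uses only null sequences as test sets:
$$\Delta^\infty(E)=\{\xi:\forall V\in\mathcal V(E)\ \exists U\in\mathcal V(E),\ U\subset V,\ \sup_n|\xi_n|\delta_n(U,V)<\infty\},$$
$$\Delta_0(E)=\{\xi:\forall V\in\mathcal V(E)\ \forall\text{ null sequences }(x_i)\text{ in }E:\ \sup_n|\xi_n|\,\delta_n(\{x_i:i\in\mathbb N\},V)<\infty\}.$$
In an infinite-dimensional normed space $\Delta^\infty(E)=\ell_\infty$ while $\Delta(E)=c_0$, because $\delta_n(\varepsilon V,V)=\varepsilon$. So the difference between $\Delta^\infty$ and $\Delta$ can be genuine.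

**Theorem 1.** If $E$ is a metrizable locally convex Schwartz space, in particular a Fréchet–Schwartz space, then
$$\Delta(E)=\Delta_b(E)=\Delta^\infty(E)=\Delta_0(E).$$

**Theorem 2.** Let $E$ be a metrizable locally convex space. Then $\Delta(E)=\Delta_b(E)$ if and only if $E$ is Schwartz or $E$ has a bounded set that is not precompact. In particular, for a Fréchet space, $\Delta(E)\ne\Delta_b(E)$ if and only if $E$ is Montel and not Schwartz.

**Theorem 3.** There is a non-metrizable nuclear (hence Schwartz) locally convex space $E$ with $\Delta(E)\subsetneq\Delta_b(E)=\mathbb C^{\mathbb N_0}$.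

Theorem 1 answers the question, and completeness plays no role in it. Theorem 3 says that metrizability cannot be dropped from Theorem 1.

## 3. Two Schwartz spaces computed by hand

**The space $\omega=\mathbb C^{\mathbb N}$ of all sequences.** A basis consists of $V=\{x:|x_i|\le\varepsilon\text{ for }i\le k\}$. Put $F=\operatorname{span}(e_1,\dots,e_k)$. Every $x\in\omega$ is the sum of an element of $F$ and a sequence vanishing in the first $k$ coordinates, and the latter lies in $\delta V$ for every $\delta>0$. So $\delta_n(A,V)=0$ for *every* set $A$ and every $n\ge k$. In particular $\omega$ is Schwartz by Lemma 1 (with $A=V$), and $\Delta(\omega)=\Delta_b(\omega)=\mathbb C^{\mathbb N_0}$.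

**The space $s$ of rapidly decreasing sequences.** For lower bounds on diameters we need one tool; it returns in Section 8.

**Lemma 2.** Let $V$ be a disc $0$-neighborhood in $E$, let $G\subset E$ be a subspace with $\dim G=n+1$ on which the gauge of $V$ is a norm, and let $\pi:E\to G$ be a linear projection onto $G$ with $\pi(V)\subset V$. If $\rho>0$ and $\rho(V\cap G)\subset A$, then $\delta_n(A,V)\ge\rho$.

*Proof.* Put $B_G=V\cap G$, so that $\pi(V)=B_G$. Let $A\subset\delta V+F$ with $\dim F\le n$. Applying $\pi$ to $\rho B_G\subset\delta V+F$ gives $\rho B_G\subset\delta B_G+\pi(F)$. As $\dim\pi(F)\le n$, $\pi(F)$ is a proper subspace of $G$, and some nonzero linear functional $\varphi$ on $G$ vanishes on it. Since $B_G$ is absorbing and bounded in $G$ for a norm, $\sup_{B_G}|\varphi|$ is positive and finite; scale $\varphi$ so that it is $1$. Evaluating $|\varphi|$ on the inclusion gives $\rho\le\delta$. $\square$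

Let $U_k=\{x\in s:\sup_ii^k|x_i|\le1\}$ for $k\in\mathbb N_0$; the sets $\varepsilon U_k$, $\varepsilon>0$, form a basis. For $m\ge k$,
$$\delta_n(U_m,U_k)=(n+1)^{k-m}. \tag{1}$$
For "$\le$", take $F=\operatorname{span}(e_1,\dots,e_n)$: if $x\in U_m$, its tail satisfies $i^k|x_i|\le i^{k-m}\le(n+1)^{k-m}$ for $i\ge n+1$. For "$\ge$", apply Lemma 2 with $G=\operatorname{span}(e_1,\dots,e_{n+1})$ and the coordinate projection: if $x\in U_k\cap G$, then $i^m|x_i|\le i^{m-k}\le(n+1)^{m-k}$ for $i\le n+1$, so $(n+1)^{k-m}(U_k\cap G)\subset U_m$. By (1) and Lemma 1, $s$ is Schwartz.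

Let $P$ be the set of $\xi$ with $|\xi_n|\le C(n+1)^p$ for some $C>0$, $p\in\mathbb N$. Then $\Delta(s)=P$. Indeed, if $\xi\in P$ and $V=\varepsilon U_k$, take $U=\varepsilon U_{k+p+1}\subset V$, so $|\xi_n|\delta_n(U,V)\le C/(n+1)\to0$. If $\xi\in\Delta(s)$, use $V=U_0$ and some $U\supset\varepsilon U_m$: then $\xi_n(n+1)^{-m}\to0$, so $\xi\in P$.

Now let $\xi\notin P$; we build a bounded set that detects it. For each $k$ the inequality $|\xi_n|\ge(n+1)^k$ holds for infinitely many $n$ (otherwise $|\xi_n|\le C(n+1)^k$ with a suitable $C$). Choose $n_1<n_2<\cdots$ with $|\xi_{n_k}|\ge(n_k+1)^k$, put $n_0=-1$, and define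
$$b_i=(n_k+1)^{-k}\quad\text{for }n_{k-1}+1<i\le n_k+1,\qquad B=\{x:|x_i|\le b_i\text{ for all }i\}.$$
In the $k$th block $i\le n_k+1$, so $b_i\le i^{-k}$; hence $i^qb_i\le1$ in all blocks with $k\ge q$, and $B$ is a bounded subset of $s$. The sequence $b$ decreases, so $b_{n+1}(U_0\cap G)\subset B$ for $G=\operatorname{span}(e_1,\dots,e_{n+1})$, and Lemma 2 gives $\delta_n(B,U_0)\ge b_{n+1}$. Therefore $|\xi_{n_k}|\delta_{n_k}(B,U_0)\ge1$ for all $k$, and $\xi\notin\Delta_b(s)$. Together with Proposition 2, $\Delta(s)=\Delta_b(s)=P$.

The bounded set was glued from pieces, the $k$th of which spoils $\xi$ at a single index $n_k$. Can we do the same in any metrizable Schwartz space?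

## 4. A diagonal bounded set, and the constant it loses

Let $E$ be metrizable and Schwartz and let $\xi\notin\Delta(E)$. Then there is $V$ such that $(\xi_n\delta_n(U,V))_n\notin c_0$ for all $U\in\mathcal V(E)$, $U\subset V$. Take a decreasing basis $U_1\supset U_2\supset\cdots$ of discs inside $V$, with $U_1$ precompact with respect to $V$. For each $k$ there is $\varepsilon_k>0$ with
$$|\xi_n|\,\delta_n(U_k,V)\ge\varepsilon_k\quad\text{for infinitely many }n. \tag{2}$$
Pick $n_1<n_2<\cdots$ accordingly. Because $U_k$ is precompact with respect to $V$, a finite $C_k\subset U_k$ approximates $U_k$ well enough that $\delta_{n_k}(C_k,V)\ge\frac12\delta_{n_k}(U_k,V)$ (proved in Step 2 below). Put $B=\bigcup_kC_k$. Only finitely many points of $B$ lie outside a given $U_k$, so $B$ is bounded, and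
$$|\xi_{n_k}|\,\delta_{n_k}(B,V)\ge\tfrac12\varepsilon_k .$$
This is the point where the argument stops. We need the left side not to tend to $0$, but $\varepsilon_k$ depends on $U_k$, and nothing so far prevents $\varepsilon_k\to0$. For each fixed $k$ we have infinitely many bad indices, but the finite set $C_k$ handles only one of them; and we cannot enlarge $C_k$ to all of $U_k$, since $B$ would then contain a neighborhood.

The construction is sound if (2) holds with constants that do not shrink. That is the case when $\sup_n|\xi_n|\delta_n(U_k,V)=\infty$ for every $k$, for then we may ask for $|\xi_{n_k}|\delta_{n_k}(U_k,V)\ge k$. So the diagonal argument proves an inclusion into $\Delta^\infty(E)$, not into $\Delta(E)$. What remains has nothing to do with bounded sets: *in a Schwartz space, does boundedness of $|\xi_n|\delta_n(U,V)$ upgrade to convergence to $0$ after a change of neighborhoods?*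

In $s$ this is immediate: by (1), $\delta_n(U_{m+1},U_k)=\delta_n(U_m,U_k)/(n+1)$, so shrinking $U$ once gains a null factor. For general neighborhoods there is no such formula.

## 5. Gaining a null factor without spending dimensions

The natural substitute for (1) is submultiplicativity. Suppose $V'\subset V$ is precompact with respect to $V$ and $|\xi_n|\delta_n(U,V')\le M$. If $U\subset\delta V'+F$ and $V'\subset\delta'V+F'$ with $F,F'\in\mathcal L_n(E)$, then $U\subset\delta\delta'V+(F+F')$. Hence
$$\delta_{2n}(U,V)\le\delta_n(U,V')\,\delta_n(V',V),\qquad |\xi_n|\,\delta_{2n}(U,V)\le M\,\delta_n(V',V)\to0 .$$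
The null factor is there, but the index has doubled: the dimensions of $F$ and $F'$ add up. This loss cannot be ignored. With $d_n=2^{-2^n}$ and $\xi_n=2^{2^n}$ we have $\xi_nd_{2n}=2^{2^n-4^n}\to0$ although $\xi_nd_n=1$ for all $n$. So an estimate with $\delta_{2n}$ does not by itself give one with $\delta_n$.

We want to approximate $V'$ by multiples of $V$ using *the same* $F$ that already serves for $U$, and no new dimensions. Precompactness says that, up to $\eta V$, the set $V'$ is finite. A finite set is absorbed by $U$, and $U$ is already approximated with $F$. So the inclusion $U\subset\delta V'+F$ can be used twice, once as it stands and once inside itself to treat $V'$.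

**Lemma 3.** Let $U,V',V$ be $0$-neighborhoods that are discs, with $V'\subset V$ and $V'$ precompact with respect to $V$. For every $\eta>0$ there is $r>0$ such that for all $n$ with $\delta_n(U,V')<\infty$,
$$\delta_n(U,V)\le\bigl(\eta+r\,\delta_n(U,V')\bigr)\,\delta_n(U,V'). \tag{3}$$

*Proof.* Choose a finite $C$ with $V'\subset C+\eta V$. Since $U$ is an absorbing disc and $C$ is finite, $C\subset rU$ for some $r>0$; this $r$ depends on $\eta$ but not on $n$. Let $\delta>0$ and $F\in\mathcal L_n(E)$ satisfy $U\subset\delta V'+F$. First treat $V'$: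
$$V'\subset rU+\eta V\subset r\delta V'+F+\eta V\subset r\delta V+\eta V+F=(r\delta+\eta)V+F,$$
where we used $V'\subset V$. Now insert this into $U\subset\delta V'+F$:
$$U\subset\delta\bigl((r\delta+\eta)V+F\bigr)+F=\delta(r\delta+\eta)V+F .$$
The subspace is still $F$, so $\delta_n(U,V)\le\delta(\eta+r\delta)$. The right side is continuous and increasing in $\delta\ge0$; letting $\delta$ decrease to $\delta_n(U,V')$ gives (3). $\square$

If $\delta_n(U,V')\to0$, then for $n$ large the factor in parentheses is at most $2\eta$, and $\eta$ was arbitrary. So $\delta_n(U,V)=o(\delta_n(U,V'))$ at the *same* index. It is $V$ that changes here: $V'$ is replaced by the larger set $V$, while $U$ stays fixed.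

## 6. Proof of Theorem 1

We prove the chain $\Delta(E)\subset\Delta_b(E)\subset\Delta_0(E)\subset\Delta^\infty(E)\subset\Delta(E)$.

**Step 1. From bounded to null: if $E$ is Schwartz, metrizable or not, then $\Delta^\infty(E)\subset\Delta(E)$.** Let $\xi\in\Delta^\infty(E)$ and $V\in\mathcal V(E)$. We must find a $U$ for this $V$. The plan is to apply the hypothesis to a smaller $V'$ and then pass from $V'$ to $V$ by Lemma 3; for that we also need $\delta_n(U,V')\to0$, so we place $U$ in a set precompact with respect to $V'$.

Choose $V'\subset V$ in $\mathcal V(E)$ precompact with respect to $V$, and $V''\subset V'$ in $\mathcal V(E)$ precompact with respect to $V'$. Since $\xi\in\Delta^\infty(E)$, there are $U_1\in\mathcal V(E)$, $U_1\subset V'$, and $M<\infty$ with $|\xi_n|\delta_n(U_1,V')\le M$ for all $n$. Choose $U\in\mathcal V(E)$ with $U\subset U_1\cap V''$. Then $U\subset V$, and by monotonicity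
$$|\xi_n|\,\delta_n(U,V')\le M\qquad(n\in\mathbb N_0). \tag{4}$$
Moreover $\delta_n(U,V')\to0$: for $\eta>0$ there is a finite $C$ with $U\subset V''\subset C+\eta V'$, so $U\subset\eta V'+\operatorname{span}C$ and $\delta_n(U,V')\le\eta$ for $n\ge|C|$.

Given $\eta>0$, let $r$ be as in Lemma 3 for $U,V',V$; all $\delta_n(U,V')$ are at most $1$. By (3) and (4),
$$|\xi_n|\,\delta_n(U,V)\le M\bigl(\eta+r\,\delta_n(U,V')\bigr)\qquad(n\in\mathbb N_0).$$
Here $r$ is fixed while $\delta_n(U,V')\to0$, so $\limsup_n|\xi_n|\delta_n(U,V)\le M\eta$. The set $U$ was chosen before $\eta$, and $\eta$ is arbitrary, so $\xi_n\delta_n(U,V)\to0$. Hence $\xi\in\Delta(E)$.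

**Step 2. The diagonal set: if $E$ is metrizable and Schwartz, then $\Delta_0(E)\subset\Delta^\infty(E)$.** Suppose $\xi\notin\Delta^\infty(E)$. We build a null sequence showing $\xi\notin\Delta_0(E)$. There is $V\in\mathcal V(E)$ such that
$$\sup_n|\xi_n|\,\delta_n(U,V)=\infty\quad\text{for every }U\in\mathcal V(E),\ U\subset V. \tag{5}$$
Since $E$ is metrizable and Schwartz, we can choose a decreasing basis $(U_k)_{k\ge1}$ of $0$-neighborhoods in $\mathcal V(E)$ with $U_1\subset V$ and $U_1$ precompact with respect to $V$. Then every $U_k$ is precompact with respect to $V$.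

For fixed $k$ the numbers $|\xi_n|\delta_n(U_k,V)\le|\xi_n|$ are finite and, by (5), have supremum $\infty$. So they exceed any given bound for infinitely many $n$, and we can choose inductively $n_1<n_2<\cdots$ with
$$|\xi_{n_k}|\,\delta_{n_k}(U_k,V)\ge k. \tag{6}$$
Put $\eta_k=\frac12\delta_{n_k}(U_k,V)$, which is positive by (6), and choose a finite nonempty $C_k\subset U_k$ with $U_k\subset C_k+\eta_kV$. If $C_k\subset\delta V+F$ with $F\in\mathcal L_{n_k}(E)$, then $U_k\subset(\delta+\eta_k)V+F$. Therefore $\delta_{n_k}(U_k,V)\le\delta_{n_k}(C_k,V)+\eta_k$, that is,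
$$\delta_{n_k}(C_k,V)\ge\tfrac12\,\delta_{n_k}(U_k,V). \tag{7}$$
Enumerate successively the elements of $C_1,C_2,\dots$. For each $k$, all terms coming from $C_j$ with $j\ge k$ lie in $U_j\subset U_k$, and only finitely many terms come before them; so this is a null sequence. Its range $B=\bigcup_kC_k$ satisfies, by monotonicity, (7) and (6),
$$|\xi_{n_k}|\,\delta_{n_k}(B,V)\ge|\xi_{n_k}|\,\delta_{n_k}(C_k,V)\ge\tfrac k2 .$$
So the supremum in the definition of $\Delta_0(E)$ is infinite for this null sequence and this $V$, and $\xi\notin\Delta_0(E)$.

**Step 3. Closing the chain.** Proposition 2 gives $\Delta(E)\subset\Delta_b(E)$. For $\Delta_b(E)\subset\Delta_0(E)$, note that the range $B$ of a null sequence is bounded; if $\xi_n\delta_n(B,V)\to0$, then $\sup_n|\xi_n|\delta_n(B,V)<\infty$, because each $\delta_n(B,V)$ is finite. Steps 2 and 1 give $\Delta_0(E)\subset\Delta^\infty(E)\subset\Delta(E)$. All four sets coincide. $\blacksquare$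

Metrizability was used only in Step 2, for a countable basis.

## 7. Metrizable spaces outside the Schwartz class

*Proof of Theorem 2.*

**Step 1. The Schwartz case.** If $E$ is Schwartz, equality holds by Theorem 1. From here on let $E$ be non-Schwartz.

**Step 2. Computing $\Delta(E)$: it equals $c_0$.** By Proposition 2, $c_0\subset\Delta(E)$. Since $E$ is not Schwartz, there is $V\in\mathcal V(E)$ such that no $U\in\mathcal V(E)$ is precompact with respect to $V$. Let $U\subset V$ be in $\mathcal V(E)$. By Lemma 1 with $r=1$, $\delta_n(U,V)\not\to0$; as this sequence is decreasing, $\delta_n(U,V)\ge\varepsilon_U>0$ for all $n$. If $\xi\in\Delta(E)$, then $\xi_n\delta_n(U,V)\to0$ for some such $U$, so $\xi\in c_0$.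

**Step 3. A bounded, non-precompact set gives equality.** Let $B$ be bounded and not precompact. There is $V\in\mathcal V(E)$ such that $B$ is not precompact with respect to $V$. Since $B\subset rV$ for some $r$, Lemma 1 and monotonicity in $n$ give $\delta_n(B,V)\ge\varepsilon>0$ for all $n$. So $\xi\in\Delta_b(E)$ implies $\xi\in c_0$, and $c_0=\Delta(E)\subset\Delta_b(E)\subset c_0$.

**Step 4. If all bounded sets are precompact, equality fails.** In that case Lemma 1 gives $\delta_n(B,V)\to0$ for all $B\in\mathcal B(E)$ and $V\in\mathcal V(E)$. Hence $\ell_\infty\subset\Delta_b(E)$, while $\Delta(E)=c_0$. The constant sequence $1$ lies in $\Delta_b(E)$ and not in $\Delta(E)$.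

**Step 5. Fréchet spaces.** By Steps 1–4, $\Delta(E)\ne\Delta_b(E)$ if and only if $E$ is not Schwartz and all bounded sets are precompact. Let $E$ be Fréchet. If all bounded sets are precompact, then each closed bounded set is precompact and complete, hence compact. Conversely, if all closed bounded sets are compact, then every bounded set lies in its closure, which is closed and bounded, hence compact, so it is precompact. Fréchet spaces are barrelled, so this property says exactly that $E$ is Montel. $\blacksquare$

## 8. A nuclear space whose bounded sets are finite-dimensional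

We now prove Theorem 3. Step 1 of Section 6 holds in every Schwartz space, so a counterexample must break the diagonal construction of Step 2. We look for a space with so many neighborhoods that its bounded sets are trivial, which makes $\Delta_b$ everything, but whose diameters $\delta_n(U,V)$ for a certain $V$ decay at most polynomially in $n$ for every $U$, which keeps $\Delta$ small. The device is a family of weights with polynomial growth off a sparse set: on the sparse set they may be as large as we like.

**Step 1. The space.** A set $S\subset\mathbb N$ has *density zero* if $|S\cap[1,N]|/N\to0$. For example, $\{2^k:k\in\mathbb N\}$ has density zero, having at most $\log_2N$ elements up to $N$. Let $E=\mathbb C^{(\mathbb N)}$ be the space of finitely supported sequences $x=(x_i)_{i\ge1}$. Let $\mathcal A$ be the set of all $a:\mathbb N\to[1,\infty)$ for which there are $k\in\mathbb N$ and $S$ of density zero with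
$$a_i\le k\,i^k\quad\text{for }i\notin S.$$
The set $\mathcal A$ is stable under $\max(a,a')$ (take the larger of the two exponents and the union of the two exceptional sets, which has density zero), under multiplication by constants $c\ge1$ (replace $k$ by an integer $\ge ck$), and under $a\mapsto(i^2a_i)_i$ (replace $k$ by $k+2$). Put
$$p_a(x)=\sum_ia_i|x_i|,\qquad V_a=\{x\in E:p_a(x)\le1\}.$$
These sets are absorbing discs with $V_{\max(a,a')}\subset V_a\cap V_{a'}$ and $V_{ca}=\frac1cV_a$. So $\mathcal V(E)=\{V_a:a\in\mathcal A\}$ is a basis of $0$-neighborhoods of a locally convex topology on $E$, which is Hausdorff since every $p_a$ is a norm.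

**Step 2. $E$ is nuclear, hence Schwartz.** Recall that $E$ is nuclear if for every $V_a$ there is $V_b\subset V_a$ such that the canonical map from the completion of $(E,p_b)$ to that of $(E,p_a)$ is nuclear, that is, of the form $\sum_i\varphi_i\otimes y_i$ with $\sum_i\|\varphi_i\|\,\|y_i\|<\infty$. Let $b_i=i^2a_i$, so $b\in\mathcal A$. The completions are the weighted spaces $\ell_1(b)$ and $\ell_1(a)$, and the map is $\sum_ie_i'\otimes e_i$, where $e_i'$ is the $i$th coordinate functional. Its norm on $\ell_1(b)$ is $1/b_i$, and $e_i$ has norm $a_i$ in $\ell_1(a)$. As $\sum_ia_i/b_i=\sum_ii^{-2}<\infty$, the map is nuclear.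

The Schwartz property can also be seen directly: for $x\in V_b$,
$$\sum_{i>n}a_i|x_i|\le(n+1)^{-2}\sum_{i>n}b_i|x_i|\le(n+1)^{-2},$$
so $\delta_n(V_b,V_a)\le(n+1)^{-2}\to0$, and $V_b$ is precompact with respect to $V_a$ by Lemma 1.

**Step 3. Bounded sets are finite-dimensional, so $\Delta_b(E)=\mathbb C^{\mathbb N_0}$.** Suppose $B$ is bounded and not contained in a finite-dimensional subspace. Then the union of the supports of its elements is infinite, since otherwise finitely many $e_i$ would span a space containing $B$. So there are indices $i_1<i_2<\cdots$ with $i_k\ge2^k$ and elements $x^{(k)}\in B$ with $x^{(k)}_{i_k}\ne0$. Define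
$$a_{i_k}=1+\frac{k}{|x^{(k)}_{i_k}|},\qquad a_i=1\text{ for all other }i.$$
The set $\{i_k\}$ has density zero, since $i_k\le N$ forces $2^k\le N$; off it $a_i=1\le i$. So $a\in\mathcal A$. But $p_a(x^{(k)})\ge a_{i_k}|x^{(k)}_{i_k}|\ge k$ for all $k$, so $p_a$ is unbounded on $B$, a contradiction.

Hence for bounded $B$ and every $V\in\mathcal V(E)$, $B\subset\delta V+\operatorname{span}B$ for all $\delta>0$, and $\delta_n(B,V)=0$ for $n\ge\dim\operatorname{span}B$. The remaining $\delta_n(B,V)$ are finite. So $(\xi_n\delta_n(B,V))_n$ is eventually $0$ for every $\xi\in\mathbb C^{\mathbb N_0}$.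

**Step 4. $(2^n)_n\notin\Delta(E)$.** Let $\mathbf 1=(1,1,\dots)\in\mathcal A$ and $V=V_{\mathbf 1}$. Let $U=V_b$ with $b\in\mathcal A$ be arbitrary, with $k$ and $S$ as in the definition of $\mathcal A$. (Automatically $U\subset V$, as $b\ge1$.) For large $n$ and $N=2(n+1)$, density zero gives $|S\cap[1,N]|\le N/2$. So $[1,N]\setminus S$ contains a set $J$ of $n+1$ indices, and
$$b_i\le k\,i^k\le M:=k(2n+2)^k\qquad(i\in J).$$
Apply Lemma 2 with $G=\operatorname{span}\{e_i:i\in J\}$, the coordinate projection $\pi:E\to G$, and $\rho=1/M$. The hypotheses hold: the gauge of $V$ is the norm $p_{\mathbf 1}$; $p_{\mathbf 1}(\pi x)\le p_{\mathbf 1}(x)$, so $\pi(V)\subset V$; and $p_b(x)\le M\,p_{\mathbf 1}(x)\le M$ for $x\in V\cap G$, so $\frac1M(V\cap G)\subset V_b$. Hence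
$$\delta_n(V_b,V_{\mathbf 1})\ge\frac1{k(2n+2)^k}\qquad\text{for all large }n,$$
and $2^n\delta_n(V_b,V_{\mathbf 1})\to\infty$. Since $b$ was arbitrary, no $U\in\mathcal V(E)$ works for $V_{\mathbf 1}$, so $(2^n)_n\notin\Delta(E)$.

**Step 5. Conclusion.** By Proposition 2 and Steps 3 and 4, $\Delta(E)\subsetneq\Delta_b(E)=\mathbb C^{\mathbb N_0}$. As $E$ is Schwartz, it is not metrizable, for otherwise Theorem 1 would give equality. $\blacksquare$
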